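# A Banach space and its second dual, complemented in each other but not isomorphic

Throughout, $\mathbb K$ is $\mathbb R$ or $\mathbb C$, all Banach spaces are over $\mathbb K$, and "operator" means bounded linear map.

## 1. Isomorphisms, complemented subspaces, and the quotient $X^{**}/X$

**Definition (isomorphism).** Two Banach spaces are *isomorphic*, written $X\cong Y$, if there is a bounded linear bijection between them. Its inverse is then bounded by the open mapping theorem.

Example: $\ell_2\cong \ell_2\oplus\mathbb K$, by $(x_1,x_2,\dots)\mapsto ((x_2,x_3,\dots),x_1)$.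

**Definition (complemented copy).** $Z$ is *isomorphic to a complemented subspace* of $W$ if $Z$ is isomorphic to a closed subspace $V\subseteq W$ onto which there is a bounded linear projection of $W$.

Example: in $\ell_p$ the sequences supported on the even integers form a complemented subspace isomorphic to $\ell_p$; the projection erases the odd coordinates.

If $P$ is a projection of $W$ onto $V$, then $W=V\oplus\ker P$; conversely a direct summand is complemented. Hence
$$Z\text{ is isomorphic to a complemented subspace of }W\iff W\cong Z\oplus U\text{ for some Banach space }U. \tag{1}$$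
In particular the relation is transitive.

**Definition (second dual and $R(X)$).** $X^{**}$ is the dual of $X^*$, we regard $X\subseteq X^{**}$ canonically, and $R(X):=X^{**}/X$. We write $X^{(n)}$ for the $n$-th dual, $X^{(0)}=X$. An operator $S:X\to Y$ has a second adjoint $S^{**}:X^{**}\to Y^{**}$ which extends $S$, so it maps $X$ into $Y$ and induces an operator $R(S):R(X)\to R(Y)$.

Clearly $R(ST)=R(S)R(T)$, $R(I)=I$ and $R(X\oplus Y)=R(X)\oplus R(Y)$. If $S$ is an isomorphism, so is $R(S)$.

Example: $R(X)=0$ exactly when $X$ is reflexive, and $R(c_0)=\ell_\infty/c_0$. If $S$ is the right shift on $c_0$ and $T$ the left shift, then $TS=I$ and $I-ST$ has values in $\operatorname{span}\{e_1\}$. So $I-S^{**}T^{**}$ maps $\ell_\infty$ into $c_0$. Thus $R(S)$ is invertible although $S$ is not onto: $R$ forgets finite-dimensional changes inside $X$.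

**Definition (pair).** A *pair* $\mathbb F=(F,A)$ is a reflexive Banach space $F$ with a closed subspace $A$. An *isomorphism of pairs* $(F,A)\to(F',A')$ is an isomorphism $F\to F'$ that maps $A$ onto $A'$. Direct sums are componentwise: $(F_1,A_1)\oplus(F_2,A_2)=(F_1\oplus F_2,A_1\oplus A_2)$. We write $\mathbb F^n$ for the sum of $n$ copies of $\mathbb F$.

Example: $(\mathbb K,0)$ and $(\mathbb K,\mathbb K)$ are not isomorphic as pairs. A pair with $\dim F<\infty$ is determined up to isomorphism by the two numbers $\dim A$ and $\dim F/A$.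

We shall use these textbook facts.

* (a) If a closed subspace $A\subseteq Z$ and the quotient $Z/A$ are reflexive, then $Z$ is reflexive.
* (b) A Fredholm operator has index $\operatorname{ind}S=\dim\ker S-\operatorname{codim}\operatorname{ran}S$; one has $\operatorname{ind}(ST)=\operatorname{ind}S+\operatorname{ind}T$, and $\operatorname{ind}(S+K)=\operatorname{ind}S$ for compact $K$.
* (c) If $D$ is a non-compact operator on $\ell_2$, there are weakly null unit vectors $v_k$ and $\delta>0$ with $\|Dv_k\|\ge\delta$. (Take a bounded sequence whose image has no convergent subsequence, pass to a subsequence converging weakly, subtract the weak limit, pass to a subsequence whose images have norms bounded below, and normalize.)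
* (d) (Gliding hump.) If $(v_k)$ is weakly null in $\ell_2$ and $\eta_l>0$, there are $k_1<k_2<\cdots$ and finitely supported $b_l$ with pairwise disjoint supports and $\|v_{k_l}-b_l\|\le\eta_l$. (The coordinates of $v_k$ tend to $0$. Put $N_0=0$; choose $k_l>k_{l-1}$ so that the part of $v_{k_l}$ on $[1,N_{l-1}]$ has norm $\le\eta_l/2$, then $N_l>N_{l-1}$ so that the part beyond $N_l$ has norm $\le\eta_l/2$; let $b_l$ be the part on $(N_{l-1},N_l]$.)

For a sequence $x=(x_n)_{n\ge1}$, scalar or vector valued, $P_nx=(x_1,\dots,x_n,0,0,\dots)$. For a Schauder basis, $P_n$ also denotes the $n$-th basis projection. Finitely supported $u_1,u_2,\dots$ are *successive* if $\max\operatorname{supp}u_k<\min\operatorname{supp}u_{k+1}$. As usual $c_{00}$ is the space of finitely supported scalar sequences.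

## 2. Mutual complementation of $X$ and $X^{**}$: small cases and a decomposition argument

The question is taken from the page "Timeline for Does $X$ embed in $Y$, and $Y$ embed in $X$, always imply that $X$ isomorphic onto $Y$?", https://mathoverflow.net/posts/99778/timeline. It asks: if $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, are they in fact isomorphic?

If $X$ is reflexive, then $X=X^{**}$ and there is nothing to decide. If $X=c_0$, then $X^{**}=\ell_\infty$ is not separable, so it is not isomorphic to a subspace of $X$, and the hypothesis fails. If $\dim R(X)=d<\infty$, then $X$ has codimension $d$ in $X^{**}$, so $X^{**}\cong X\oplus\mathbb K^d$. Half of the hypothesis is then automatic, and the question is whether $X\cong X\oplus\mathbb K^d\oplus U$ forces $X\cong X\oplus\mathbb K^d$.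

The first thing to try is a decomposition argument. By (1) the hypothesis says
$$X\cong X^{**}\oplus U,\qquad X^{**}\cong X\oplus V. \tag{2}$$
Suppose in addition that $X\cong X\oplus X$. Taking second duals, $X^{**}\cong X^{**}\oplus X^{**}$. Then
$$X\cong X^{**}\oplus U\cong X^{**}\oplus(X^{**}\oplus U)\cong X^{**}\oplus X,\qquad X^{**}\cong X\oplus V\cong X\oplus(X\oplus V)\cong X\oplus X^{**},$$
so $X\cong X^{**}$. Hence a space that gives a negative answer is not isomorphic to its square.

Without $X\cong X\oplus X$ the argument stops at one precise point. From (2) we get $X\cong X\oplus V\oplus U$, that is, $X$ absorbs $V$ and $U$ *together*. To conclude we would need $X\cong X\oplus V$, that is, $X$ absorbs $V$ *alone*. Nothing in (2) provides this, and in fact it can fail.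

**Theorem A.** Over each of the scalar fields $\mathbb K=\mathbb R$ and $\mathbb K=\mathbb C$ there is a separable Banach space $X$ such that all even duals $X,X^{**},X^{(4)},\dots$ are isomorphic to complemented subspaces of one another, but no two of the spaces $X,X^*,X^{**},X^{***},\dots$ are isomorphic.

In particular $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another and $X\not\cong X^{**}$. The answer to the question is no.

## 3. Why pairs, and why a twisted pair

To prove $X\not\cong X^{**}$ we need an isomorphism invariant. Ours will be a pair. In Sections 5–8 we build spaces $X$ from pairs in such a way that $X$ remembers the pair $\mathbb F=(F,A)$ up to isomorphism, and $X^{**}$ is built in the same way from $\mathbb F\oplus\mathbb G$, where $\mathbb G$ is a pair of our choice. The precise statement is Theorem B in Section 8. We take $\mathbb G=(\mathbb K,0)$. Then the task reduces to finding a pair $\mathbb F$ with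
$$\text{(i)}\quad \mathbb F\cong\mathbb F\oplus(\mathbb K,0)\oplus\mathbb H\ \text{ for some pair }\mathbb H,\qquad\qquad \text{(ii)}\quad \mathbb F\not\cong\mathbb F\oplus(\mathbb K,0). \tag{3}$$
This is the situation of Section 2 again, "absorbs two things together but not one alone", now for pairs, where there are two dimensions to count: that of $A$ and that of $F/A$.

The simplest pairs fail. If $\dim F<\infty$, then (i) fails by dimension. The pair $(\ell_2,0)$ satisfies (i) but not (ii), because $\ell_2\cong\ell_2\oplus\mathbb K$. The pair $(\ell_2\oplus\ell_2,\ell_2\oplus0)$ also fails (ii): adding $(\mathbb K,0)$ adds a line to the second summand, which absorbs it, while the first summand is left alone. The reason is that an operator on $\ell_2\oplus\ell_2$ preserving $\ell_2\oplus 0$ can act on $A$ and on $F/A$ by unrelated operators, for instance by $I$ and $0$.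

The idea is to use a pair $(Z,A)$ with $A\cong\ell_2\cong Z/A$ in which $A$ and $Z/A$ are so tied together that every operator preserving $A$ acts on both *in the same way up to a compact operator*. Then the Fredholm index on $A$ equals the index on $Z/A$. A line can be added to both at once, which gives (i) with $\mathbb H=(\mathbb K,\mathbb K)$, but not to the quotient alone, which gives (ii).

## 4. The Kalton–Peck pair

Let $\langle w,y\rangle=\sum_jw_jy_j$, let $\|\cdot\|$ on sequences be the $\ell_2$ norm, and put $0\log0=0$. For $x\in c_{00}\setminus\{0\}$ let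
$$\Omega(x)=x\log\frac{|x|}{\|x\|}\quad\text{(coordinatewise)},\qquad\Omega(0)=0 .$$
Then $\Omega(\lambda x)=\lambda\Omega(x)$ for scalars $\lambda$, but $\Omega$ is far from additive. For example $\Omega(e_j)=0$ for each $j$, whereas $x=e_1+\dots+e_n$ has $\|x\|=\sqrt n$ and $\Omega(x)=-(\log\sqrt n)\,x$. This logarithm drives everything in this section.

On $c_{00}\times c_{00}$ put
$$\|(w,x)\|_Z=\|x\|+\sup_{y\in c_{00},\,\|y\|\le1}\big|\langle w,y\rangle-\langle x,y\log|y|\rangle\big| .$$
For example $\|(0,e_j)\|_Z=1+\sup_{0\le t\le1}t|\log t|=1+1/e$.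

**Step 1: comparing $\|\cdot\|_Z$ with $\Omega$.** The aim is an estimate which shows that the supremum is finite and that $w$ is measured by its distance to $\Omega x$. Let $\|u\|=1$, $\|y\|\le1$. Apply $t|\log t|\le1/e$ on $(0,1]$ with $t$ the quotient of the smaller by the larger of $|u_j|,|y_j|$; since $|u_jy_j|=t\max(|u_j|,|y_j|)^2$, we get
$$|\langle\Omega u,y\rangle-\langle u,y\log|y|\rangle|\le\sum_{u_jy_j\ne0}|u_jy_j|\Big|\log\frac{|u_j|}{|y_j|}\Big|\le\frac1e\sum_j\max(|u_j|^2,|y_j|^2)\le\frac2e<1 .$$
By homogeneity $|\langle\Omega x,y\rangle-\langle x,y\log|y|\rangle|\le\|x\|$ for all $x\in c_{00}$ and $\|y\|\le1$. Write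
$$\langle w,y\rangle-\langle x,y\log|y|\rangle=\langle w-\Omega x,y\rangle+\big(\langle\Omega x,y\rangle-\langle x,y\log|y|\rangle\big).$$
The supremum over $y$ of the modulus of the first summand is $\|w-\Omega x\|$, and the second summand is at most $\|x\|$ in modulus. So the supremum of the left side lies between $\|w-\Omega x\|-\|x\|$ and $\|w-\Omega x\|+\|x\|$, and
$$\max(\|x\|,\|w-\Omega x\|)\le\|(w,x)\|_Z\le\|w-\Omega x\|+2\|x\| . \tag{4}$$
The expression $\|\cdot\|_Z$ is a seminorm (a norm plus a supremum of moduli of linear functionals), it is finite by (4), and if it vanishes then $x=0$ and $w=\Omega(0)=0$. So it is a norm. Let $Z$ be the completion of $c_{00}\times c_{00}$. It is separable.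

**Step 2: the subspace $A$ and the quotient.** The aim is to see that $Z$ contains a copy $A$ of $\ell_2$ with $Z/A\cong\ell_2$. Since $\|(w,0)\|_Z=\|w\|$, the map $w\mapsto(w,0)$ extends to an isometric embedding $\iota:\ell_2\to Z$. Put $A=\iota(\ell_2)$, a closed subspace. By (4), $(w,x)\mapsto x$ extends to an operator $\tau:Z\to\ell_2$ of norm at most $1$, and $A\subseteq\ker\tau$.

*Lifting.* Every $x\in\ell_2$ is $\tau z$ for some $z$ with $\|z\|\le3\|x\|$. Indeed, write $x=\sum_kx_k$ with $x_k\in c_{00}$, $\sum_k\|x_k\|\le\frac32\|x\|$. By (4), $\|(\Omega x_k,x_k)\|_Z\le2\|x_k\|$, so $z=\sum_k(\Omega x_k,x_k)$ converges, $\tau z=x$, and $\|z\|\le3\|x\|$.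

*Kernel.* $\ker\tau=A$. Indeed, let $z\in\ker\tau$ and $(w_n,x_n)\to z$ with $w_n,x_n\in c_{00}$. Then $x_n\to\tau z=0$, so $\|(\Omega x_n,x_n)\|_Z\le2\|x_n\|\to0$, and $z=\lim(w_n-\Omega x_n,0)\in A$.

Hence $\tau$ induces an isomorphism $Z/A\cong\ell_2$, and by fact (a) $Z$ is reflexive. So $(Z,A)$ is a pair.

**Lemma 1.** $(Z,A)\cong(Z,A)\oplus(\mathbb K,0)\oplus(\mathbb K,\mathbb K)$.

*Proof.* We split off the first coordinates of $w$ and of $x$ and show that what remains is a copy of $(Z,A)$. On $c_{00}\times c_{00}$ we have $|x_1|\le\|x\|\le\|(w,x)\|_Z$, and $|w_1|\le\|(w,x)\|_Z$ by choosing $y=e_1$, for which $y\log|y|=0$. So $\Pi(w,x)=(w_1e_1,x_1e_1)$ extends to a bounded projection $\Pi$ on $Z$, and $\Pi\,\iota(w)=\iota(w_1e_1)$, so $\Pi A\subseteq A$. Therefore $A=\Pi A\oplus(I-\Pi)A$ and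
$$(Z,A)\cong(\Pi Z,\Pi A)\oplus((I-\Pi)Z,(I-\Pi)A).$$
The first pair is $\big(\operatorname{span}\{(e_1,0),(0,e_1)\},\operatorname{span}\{(e_1,0)\}\big)\cong(\mathbb K,\mathbb K)\oplus(\mathbb K,0)$.

For the second, consider the right shift acting on both $w$ and $x$. It maps $c_{00}\times c_{00}$ onto $\{(w,x):w_1=x_1=0\}=(I-\Pi)(c_{00}\times c_{00})$. It is isometric, since for $(w,x)$ with $w_1=x_1=0$ only the restriction of $y$ to $[2,\infty)$ enters the supremum. Its image is dense in $(I-\Pi)Z$, so it extends to an isometry of $Z$ onto $(I-\Pi)Z$. It carries $A$ onto $\{\iota(w):w\in\ell_2,\ w_1=0\}=(I-\Pi)A$. $\square$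

This is (3)(i). Now the rigidity. Let $T:Z\to Z$ be bounded with $T(A)\subseteq A$. It induces $\alpha\in L(\ell_2)$ by $T\iota=\iota\alpha$ and, since $T$ maps $\ker\tau$ into itself and vectors lift boundedly, $\gamma\in L(\ell_2)$ by $\gamma\tau=\tau T$.

**Lemma 2.** In this situation $\alpha-\gamma$ is compact.

The reason is visible on the example above. For a sum $x$ of $n$ disjoint unit vectors, $(\Omega x,x)$ has norm of order $\sqrt n$ only because its first coordinate contains the large correction $-(\log\sqrt n)x$. The operator $T$ turns this into $-(\log\sqrt n)\alpha x$. But the image must again have norm of order $\sqrt n$, and its second coordinate is $\gamma x$, which requires the correction $-(\log\sqrt n)\gamma x$. So $(\log\sqrt n)\|\alpha x-\gamma x\|$ must be of order $\sqrt n$.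

*Proof.* Suppose $\alpha-\gamma$ is not compact.

**Step 1: disjoint vectors.** We want finitely supported data for which $\Omega$ can be computed. By fact (c) there are weakly null unit vectors $v_k$ and $\delta>0$ with $\|(\alpha-\gamma)v_k\|\ge2\delta$. By (d) with $\eta_l\to0$, $\eta_l<1$, a subsequence is asymptotically close in norm to finitely and disjointly supported vectors. Their norms tend to $1$, so we may normalize them; discarding finitely many, we obtain finitely and disjointly supported unit vectors $u_k$ with $\|(\alpha-\gamma)u_k\|\ge\delta$. Being orthonormal, $(u_k)$ is weakly null.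

Pass to a subsequence such that $\|\gamma u_k\|\to\rho\ge0$. We claim that after a further subsequence there are finitely and disjointly supported $g_k$ with
$$\|g_k\|=\rho,\qquad\|\gamma u_k-g_k\|\le2^{-k}.$$
If $\rho=0$, take $g_k=0$ and a subsequence with $\|\gamma u_k\|\le2^{-k}$. If $\rho>0$, then $(\gamma u_k)$ is weakly null, so by (d) after passing to a subsequence there are finitely and disjointly supported $b_k$ with $\|\gamma u_k-b_k\|\to0$. Then $\|b_k\|\to\rho$; put $g_k=\rho b_k/\|b_k\|$ for large $k$. Since $\|g_k-b_k\|=|\rho-\|b_k\||\to0$, a subsequence satisfies the claim. Finally $\|g_k-\alpha u_k\|\ge\|(\gamma-\alpha)u_k\|-2^{-k}\ge\delta/2$ for large $k$. Discarding finitely many $k$ and relabelling, this holds for all $k$, and $\|\gamma u_k-g_k\|\le2^{-k}$ persists.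

**Step 2: the image of one vector.** We split $T(\Omega u_k,u_k)$ into a small part, a part in $A$, and the canonical lift of $g_k$. Let $z_k=(\Omega u_k,u_k)$, so $\|z_k\|_Z\le2$ by (4). Choose $h_k\in Z$ with $\tau h_k=\gamma u_k-g_k$ and $\|h_k\|\le3\cdot2^{-k}$. Since $\tau Tz_k=\gamma\tau z_k=\gamma u_k$, the vector $Tz_k-h_k-(\Omega g_k,g_k)$ lies in $\ker\tau=A$. So
$$Tz_k=h_k+\iota(a_k)+(\Omega g_k,g_k),\qquad a_k\in\ell_2,\quad\|a_k\|\le M:=2\|T\|+3+2\rho .$$

**Step 3: the image of a sum of $n$ vectors.** Here the logarithm appears. Fix $n$, put $L=\log\sqrt n$, take signs $\varepsilon_k=\pm1$, and let all sums run over $k=1,\dots,n$. Put $x=\sum\varepsilon_ku_k$ and $g=\sum\varepsilon_kg_k$. By disjointness $\|x\|=\sqrt n$ and $\|g\|=\rho\sqrt n$. On the support of $u_k$ we have $\Omega x=\varepsilon_ku_k\log(|u_k|/\sqrt n)=\varepsilon_k\Omega u_k-L\varepsilon_ku_k$, as $\|u_k\|=1$. On the support of $g_k$ (if $\rho>0$), $\Omega g=\varepsilon_kg_k\log\big(|g_k|/(\rho\sqrt n)\big)=\varepsilon_k\Omega g_k-L\varepsilon_kg_k$. Hence, trivially for $g$ if $\rho=0$,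
$$\Omega x=\sum\varepsilon_k\Omega u_k-Lx,\qquad\Omega g=\sum\varepsilon_k\Omega g_k-Lg ,$$
that is,
$$(\Omega x,x)=\sum\varepsilon_kz_k-L\,\iota(x),\qquad\sum\varepsilon_k(\Omega g_k,g_k)=(\Omega g,g)+L\,\iota(g).$$
Apply $T$ to the first identity, insert Step 2 and use the second identity:
$$T(\Omega x,x)=\sum\varepsilon_kh_k+\iota\Big(\sum\varepsilon_ka_k\Big)+(\Omega g,g)+L\,\iota(g)-L\,\iota(\alpha x).$$
Thus
$$\iota\Big(\sum\varepsilon_k\big[a_k+L(g_k-\alpha u_k)\big]\Big)=T(\Omega x,x)-\sum\varepsilon_kh_k-(\Omega g,g).$$
By (4) the right side has norm at most $2\|T\|\sqrt n+3+2\rho\sqrt n\le M\sqrt n$.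

**Step 4: averaging over signs.** This removes any cancellation between different $k$. The vectors $a_k,g_k,\alpha u_k$ do not depend on the signs, and in $\ell_2$ the average of $\|\sum\varepsilon_ky_k\|^2$ over all signs is $\sum\|y_k\|^2$. So
$$\Big(\sum\|a_k+L(g_k-\alpha u_k)\|^2\Big)^{1/2}\le M\sqrt n .$$
Since also $(\sum\|a_k\|^2)^{1/2}\le M\sqrt n$, we get
$$L\cdot\frac\delta2\sqrt n\le L\Big(\sum\|g_k-\alpha u_k\|^2\Big)^{1/2}\le2M\sqrt n ,$$
that is, $\delta\log\sqrt n\le4M$ for every $n$. This is a contradiction. $\square$

**Lemma 3.** If $m\ne n$, the pairs $(Z,A)\oplus(\mathbb K,0)^m$ and $(Z,A)\oplus(\mathbb K,0)^n$ are not isomorphic.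

*Proof.* We compare the indices on $A$ and on the quotient. Let $\Phi:Z\oplus\mathbb K^m\to Z\oplus\mathbb K^n$ be an isomorphism with $\Phi(A\oplus0)=A\oplus0$, and let $T:Z\to Z$ be $\Phi|_Z$ followed by the projection onto $Z$. Then $T|_A$ is an isomorphism of $A$ onto $A$, so $\alpha$ is invertible and has index $0$. Dividing by $A$, $\Phi$ induces an isomorphism $\ell_2\oplus\mathbb K^m\to\ell_2\oplus\mathbb K^n$, and $\gamma$ is the composition
$$\ell_2\hookrightarrow\ell_2\oplus\mathbb K^m\to\ell_2\oplus\mathbb K^n\to\ell_2$$
of the inclusion (index $-m$), this isomorphism (index $0$) and the projection (index $n$). So $\gamma$ is Fredholm of index $n-m$. By Lemma 2 and fact (b), $n-m=\operatorname{ind}\gamma=\operatorname{ind}\alpha=0$. $\square$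

So $\mathbb F=(Z,A)$ satisfies (3). It remains to build Banach spaces that remember pairs.

## 5. The functors $Q_t$

We want to read a pair off a Banach space $X$. The space $R(X)$ is an isomorphism invariant; the next definition singles out subspaces of it by how economically an element of $X^{**}$ can be approximated from $X$.

**Definition ($V_t$ and $Q_t$).** For $t>1$ let $V_t(X)$ be the set of $x^{**}\in X^{**}$ for which there are $(x_n)\subset X$ with $x_n\to x^{**}$ weak* and a constant $C$ such that
$$\Big\|\sum_{j=1}^k(x_{n_{2j}}-x_{n_{2j-1}})\Big\|\le Ck^{1/t}\qquad\text{for all }k\text{ and all }n_1<n_2<\dots<n_{2k}.$$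
Put $Q_t(X)=V_t(X)/X\subseteq R(X)$.

Example: $Q_t(c_0)=R(c_0)$ for all $t>1$. For $a\in\ell_\infty$ the vectors $x_n=P_na$ converge weak* to $a$, and $\sum_j(x_{n_{2j}}-x_{n_{2j-1}})$ is the restriction of $a$ to a set, so its norm is at most $\|a\|$.

By the triangle inequality $V_t(X)$ is a linear subspace. It contains $X$ (constant sequences), and it does not change under equivalent renorming of $X$. If $S:X\to Y$ is bounded, then $S^{**}V_t(X)\subseteq V_t(Y)$: use $(Sx_n)$ and the constant $\|S\|C$. Hence for an isomorphism $S$
$$R(S)Q_t(X)=Q_t(Y), \tag{5}$$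
and, applying this to the inclusions and projections of a direct sum,
$$Q_t(X\oplus Y)=Q_t(X)\oplus Q_t(Y). \tag{6}$$

We need a criterion for $Q_t(X)=0$: lower estimates contradict the upper estimate in the definition.

**Lemma 4.** Let $X$ have a Schauder basis and let $p\ge1$ be such that $\|\sum_ku_k\|\ge(\sum_k\|u_k\|^p)^{1/p}$ for all finite sequences of finitely supported $u_k$ with the gap condition $\max\operatorname{supp}u_k+1<\min\operatorname{supp}u_{k+1}$. Then $Q_t(X)=0$ for all $t>p$.

*Proof.* Let $x_n\to x^{**}$ be as in the definition of $V_t(X)$. If $(x_n)$ is norm Cauchy, then $x^{**}\in X$. Otherwise there are $\delta>0$ and $m_1<m_2<\cdots$ such that $d_j:=x_{m_{2j}}-x_{m_{2j-1}}$ satisfies $\|d_j\|\ge\delta$. For $\varphi\in X^*$ the scalars $\varphi(x_n)$ converge to $x^{**}(\varphi)$, so $\varphi(d_j)\to0$. Thus $d_j\to0$ weakly, and $P_md_j\to0$ in norm for each $m$ because $P_m$ has finite rank.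

Put $m_0'=0$ and choose inductively $j_1<j_2<\cdots$ and $m'_1<m'_2<\cdots$ with
$$\|P_{m'_{l-1}+1}d_{j_l}\|\le2^{-l}\delta/8,\qquad\|d_{j_l}-P_{m'_l}d_{j_l}\|\le2^{-l}\delta/8,\qquad m_l'>m'_{l-1}+1 .$$
The vectors $u_l=(P_{m'_l}-P_{m'_{l-1}+1})d_{j_l}$ are supported in $[m'_{l-1}+2,m'_l]$, so they satisfy the gap condition. Moreover $\|u_l-d_{j_l}\|\le2^{-l}\delta/4$ and $\|u_l\|\ge3\delta/4$. So
$$Ck^{1/t}\ge\Big\|\sum_{l\le k}d_{j_l}\Big\|\ge\Big\|\sum_{l\le k}u_l\Big\|-\frac\delta4\ge\frac{3\delta}4k^{1/p}-\frac\delta4 ,$$
which is false for large $k$, since $1/t<1/p$. $\square$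

Example: $\ell_1$ satisfies the hypothesis with $p=1$, so $Q_t(\ell_1)=0$ for all $t>1$ although $R(\ell_1)\neq0$.

From now on fix exponents
$$1<q<s<r<\infty,\qquad\text{for example }2,3,4 .$$

## 6. James-type spaces $E(F,A)$

The purpose of this section is, given a pair $(F,A)$, to build $E$ with $Q_s(E)\cong F$, inside which $Q_r(E)$ is $A$.

**Definition ($E(\mathbb F)$).** Let $\mathbb F=(F,A)$ be a pair, $B=F/A$, $\pi:F\to B$ the quotient map. For a sequence $x=(x_n)_{n\ge1}$ in $F$ put $x_0=0$ and
$$\|x\|=\sup\Big(\sum_{j=1}^k\|x_{n_j}-x_{n_{j-1}}\|_F^{\,r}\Big)^{1/r}+\sup\Big(\sum_{j=1}^k\|\pi(x_{n_j}-x_{n_{j-1}})\|_B^{\,s}\Big)^{1/s},$$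
the suprema over chains $0\le n_0<\dots<n_k$. The two suprema are called the *$r$-variation* and the *$s$-variation* of $x$. Let $\hat E=\{x:\|x\|<\infty\}$ and $E=E(\mathbb F)=\{x\in\hat E:\lim x_n=0\}$. Put $J_s=E(\mathbb K,0)$.

Example: for $(\mathbb K,0)$ the map $\pi$ is the identity of $\mathbb K$, and the $r$-variation is at most the $s$-variation since $r>s$. So the norm of $J_s$ is equivalent to the $s$-variation. The unit vector $e_n$ has $s$-variation $2^{1/s}$: it jumps up once and down once. For a general pair let $fe_m$ be the sequence with $f$ in position $m$ and $0$ elsewhere. A chain has at most two nonzero increments, each $\pm f$, so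
$$\|fe_m\|\le2^{1/r}\|f\|+2^{1/s}\|\pi f\|\le4\|f\| . \tag{7}$$
For $f\in F$ let $c_f=(f,f,\dots)$; its only possible nonzero increment is from $0$, so $\|c_f\|=\|f\|+\|\pi f\|\le2\|f\|$.

**Step 1: $\hat E$ is a Banach space, and $\lim$ is defined on it.** The chain $0<n$ gives $\|x_n\|_F\le\|x\|$. Hence a Cauchy sequence in $\hat E$ converges coordinatewise. The norm is lower semicontinuous under coordinatewise convergence, because each chain involves finitely many coordinates; so the convergence is in norm, and $\hat E$ is complete. Each $x\in\hat E$ is a Cauchy sequence in $F$: otherwise there would be infinitely many disjoint increments of norm at least some $\delta>0$, and chains containing $k$ of them give $r$-variation $\ge\delta k^{1/r}$. So $\lim:\hat E\to F$ is defined, has norm $\le1$, and is onto because of the $c_f$. Thus $E=\ker\lim$ is closed.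

**Step 2: truncations.** We want $\|P_n\|\le2$ on $\hat E$ and
$$P_nx\to x\quad\text{for }x\in E. \tag{8}$$
An increment of $P_nx$ with both ends $\le n$ is one of $x$, with both ends $>n$ it is $0$, and a chain has at most one increment crossing from some $i\le n$ to an index $>n$; it equals $-x_i=-(x_i-x_0)$. So the $r$-th power of the $r$-variation at most doubles, likewise the $s$-th power of the $s$-variation, and $\|P_nx\|\le2\|x\|$.

For (8), let $x\in E$. The sequence $x-P_nx$ vanishes up to $n$, so a chain for it has at most one increment crossing from $[0,n]$ to some $m>n$, namely $x_m$. Hence the $r$-th power of its $r$-variation is at most $\sup_{m>n}\|x_m\|^r$ plus the corresponding power of the $r$-variation of $x$ over chains in $[n+1,\infty)$. The first term tends to $0$ as $\lim x=0$. So does the second: otherwise one could concatenate arbitrarily many finite chains, each contributing at least a fixed $\varepsilon>0$, against finiteness of the $r$-variation. The $s$-variation is treated in the same way.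

So the finitely supported sequences are dense in $E$, and by (7) $E$ is separable if $F$ is.

**Step 3: tails of functionals.** We show that
$$\|\varphi\circ(I-P_n)\|\to0\qquad\text{for each }\varphi\in E^* . \tag{9}$$
Suppose not. Then there are $\delta>0$ and infinitely many $n$ with $\|\varphi\circ(I-P_n)\|>\delta$. For such $n$ there is $x\in E$, $\|x\|\le1$, with $|\varphi((I-P_n)x)|>\delta$, and by (8) $|\varphi(P_m(I-P_n)x)|>\delta$ for large $m$. The vector $P_m(I-P_n)x$ is supported in $(n,m]$ and has norm at most $2\cdot3=6=:M$. Repeating this with larger and larger $n$, and multiplying by scalars of modulus $1$, we obtain successive finitely supported nonzero $u_k\in E$ with $\|u_k\|\le M$ and $\varphi(u_k)\ge\delta$.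

Let $I_k$ be the interval hull of $\operatorname{supp}u_k$, let $u=\sum_{k\le n}u_k$, and take a chain. For each $k$ the increments with both ends in $I_k$ form a chain for $u_k$ and contribute at most $M^r$ to the $r$-th power sum. Every other nonzero increment has an end in some $I_k$, and each $I_k$ contains the left end of at most one and the right end of at most one such increment. So there are at most $2n$ of these, each of norm $\le2M$. The $r$-variation of $u$ is therefore at most $(nM^r+2n(2M)^r)^{1/r}$, and the same count works for the $s$-variation. So for a constant $C_0$ the variations are at most $C_0n^{1/r}$ and $C_0n^{1/s}$, and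
$$n\delta\le\varphi(u)\le2C_0\|\varphi\|n^{1/s}\qquad\text{for all }n,$$
which is impossible as $s>1$.

**Step 4: the second dual.** We identify $E^{**}$ with $\hat E$. For $x\in\hat E$, $\varphi\in E^*$ put
$$\theta(x)(\varphi)=\lim_n\varphi(P_nx).$$
The limit exists: for $n>m$, $|\varphi(P_nx-P_mx)|=|\varphi((I-P_m)P_nx)|\le2\|\varphi\circ(I-P_m)\|\,\|x\|$, which is small by (9). Since $\|P_nx\|\le2\|x\|$, $\theta:\hat E\to E^{**}$ is bounded. By (8), $\theta|_E$ is the canonical embedding.

*$\theta$ is bounded below.* Consider the functionals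
$$\Lambda(x)=\sum_{j=1}^kf_j^*(x_{n_j}-x_{n_{j-1}}),\qquad\text{either }\sum_j\|f_j^*\|^{r'}\le1,\text{ or }f_j^*=b_j^*\circ\pi\text{ with }b_j^*\in B^*,\ \sum_j\|b_j^*\|^{s'}\le1 ,$$
where $r',s'$ are the conjugate exponents. By Hölder they have norm $\le1$ on $E$. Since $\Lambda(P_nx)=\Lambda(x)$ for $n\ge n_k$, we have $\theta(x)(\Lambda)=\Lambda(x)$. The suprema of $|\Lambda(x)|$ over the two kinds of $\Lambda$ are the two variations of $x$, by the duality of finite $\ell_r$- and $\ell_s$-sums. So both variations are at most $\|\theta(x)\|$, and $\|x\|\le2\|\theta(x)\|$.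

*$\theta$ is onto.* Let $x^{**}\in E^{**}$ and let $\delta_m(x)=x_m$. For each $m\geq 1$ the map $f^*\mapsto x^{**}(f^*\circ\delta_m)$ is an element $x_m$ of $F^{**}=F$; this is where reflexivity of $F$ is used. Put $x=(x_m)$. Each $\Lambda$ is a finite sum of functionals $f^*\circ\delta_m$, so $\Lambda(x)=x^{**}(\Lambda)$, both variations of $x$ are at most $\|x^{**}\|$, and $x\in\hat E$. Moreover $\theta(x)=x^{**}$ on all $f^*\circ\delta_m$. For $\varphi\in E^*$, $\varphi\circ P_n=\sum_{m\le n}\varphi_m\circ\delta_m$ with $\varphi_m(f)=\varphi(fe_m)$, which is bounded by (7). So by (9) the span of the $f^*\circ\delta_m$ is dense in $E^*$, and $\theta(x)=x^{**}$.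

Hence $\theta$ is an isomorphism of $\hat E$ onto $E^{**}$ carrying $E$ onto its canonical copy. Since $\lim:\hat E\to F$ is onto with kernel $E$,
$$R(E)\cong F\ \text{ via }\ \theta(x)+E\mapsto\lim x,\qquad\theta(x)=w^*\text{-}\lim P_nx,\qquad E^{**}\cong\hat E=E\oplus\{c_f:f\in F\}\cong E\oplus F . \tag{10}$$

**Step 5: $E^{**}\cong E$.** By (10) it suffices to show $E\cong F\oplus E$, and the shift does this. Consider
$$E\to F\oplus E,\qquad x\mapsto(x_1,(x_{n+1})_{n\ge1}).$$
A chain for the shifted sequence becomes a chain for $x$ with the same increments if each index $n_i\ge1$ is replaced by $n_i+1$ and $0$ is kept. So the shifted sequence has norm $\le\|x\|$, and the map is bounded. Its inverse is $(f,y)\mapsto fe_1+(0,y_1,y_2,\dots)$. Here $\|fe_1\|\le4\|f\|$ by (7), and the second summand has norm $\le\|y\|$: in a chain for it replace each index $i\ge1$ by $i-1$, keep $0$, and omit a possible zero increment from $0$ to $1$. So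
$$E\cong E\oplus F\cong E^{**}. \tag{11}$$
Thus $E$ alone is of no use for Theorem A. For instance $J_s$ has codimension one in its second dual and is isomorphic to it.

**Step 6: functoriality.** We need $E$ to respect isomorphisms and direct sums of pairs. If $U:F\to F'$ is bounded with $U(A)\subseteq A'$, it induces $\bar U:F/A\to F'/A'$ with $\pi'U=\bar U\pi$. Acting coordinatewise, $U$ multiplies the $r$-variation by at most $\|U\|$, the $s$-variation by at most $\|\bar U\|$, and preserves null sequences. So it gives an operator $E(F,A)\to E(F',A')$, compatibly with compositions. Hence isomorphic pairs have isomorphic $E$, and applying this to the inclusions and projections of a direct sum of pairs,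
$$E(\mathbb F_1\oplus\mathbb F_2)\cong E(\mathbb F_1)\oplus E(\mathbb F_2). \tag{12}$$

**Lemma 5.** $Q_t(J_s)=0$ for $t>s$.

*Proof.* We verify the hypothesis of Lemma 4 with $p=s$. Use the $s$-variation as the norm; $Q_t$ does not change. By Step 2 the unit vectors form a Schauder basis. Let $u_1,\dots,u_K$ be nonzero, finitely supported, and satisfy the gap condition. Put $g_0=0$ and $g_k=\max\operatorname{supp}u_k+1$. By the gap condition $\operatorname{supp}u_k\subset(g_{k-1},g_k)$, and all $u_i$ vanish at all $g_k$ (with value $0$ at index $0$).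

Given a chain for $u_k$, replace indices $<g_{k-1}$ by $g_{k-1}$ and indices $>g_k$ by $g_k$; the values of $u_k$ there do not change, as all of them are $0$. Identify equal indices and adjoin $g_{k-1}$ and $g_k$. The sum does not decrease, and the chain now lies in $[g_{k-1},g_k]$ and contains both endpoints. On this interval $\sum_iu_i$ equals $u_k$. Concatenating such chains for $k=1,\dots,K$ gives $\|\sum u_k\|^s\ge\sum\|u_k\|^s$. $\square$

The gap is needed so that there is a zero between consecutive blocks at which the chains can be joined.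

**Lemma 6.** Under the isomorphism $R(E(\mathbb F))\cong F$ of (10), $Q_s(E)$ corresponds to $F$ and $Q_r(E)$ corresponds to $A$.

*Proof.* **Step 1: upper estimates.** We show that $Q_s(E)$ is everything and that $Q_r(E)$ contains the part corresponding to $A$. Let $f\in F$ and $x_n=P_nc_f\in E$, so $x_n\to\theta(c_f)$ weak*. For $n_1<\dots<n_{2k}$ the sequence $\sum_j(x_{n_{2j}}-x_{n_{2j-1}})$ equals $f$ on the $k$ disjoint intervals $(n_{2j-1},n_{2j}]$ and $0$ elsewhere. It has at most $2k$ jumps, so a chain has at most $2k$ nonzero increments, each equal to $\pm f$. Its norm is at most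
$$(2k)^{1/r}\|f\|+(2k)^{1/s}\|\pi f\| .$$
This is $\le Ck^{1/s}$, and if $f\in A$ the second term vanishes and it is $\le Ck^{1/r}$. Since $E^{**}=E+\{\theta(c_f):f\in F\}$, the assertion follows.

**Step 2: elements outside $A$ are not in $Q_r$.** Let $\theta(x)\in V_r(E)$, $f=\lim x$, and suppose $f\notin A$. We map to $J_s$, where Lemma 5 applies. Pick $b^*\in B^*$ with $b^*(\pi f)\ne0$. The operator $S:E\to J_s$, $(Sx)_n=b^*(\pi x_n)$, is bounded, and since $S^{**}$ is weak*-continuous,
$$S^{**}\theta(x)=w^*\text{-}\lim SP_nx=\theta\big((b^*(\pi x_n))_n\big),$$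
with $\theta$ on the right belonging to $J_s$. The sequence $(b^*(\pi x_n))_n$ has limit $b^*(\pi f)\ne0$, so this element is not in $J_s$. But $S^{**}\theta(x)\in V_r(J_s)=J_s$ by Lemma 5, as $r>s$. This is a contradiction. $\square$

## 7. Lindenstrauss-type spaces $N$ with $N^{**}\cong N\oplus W^{**}$

Since $E(\mathbb F)^{**}\cong E(\mathbb F)$, something else must make the second dual grow, and it must itself be invisible to $Q_s$ and $Q_r$.

**Proposition 7.** (Lindenstrauss's construction, with exponent $q$.) For every infinite-dimensional separable Banach space $W$ there is a separable Banach space $N$ with $N^{**}\cong N\oplus W^{**}$ and $Q_t(N)=0$ for all $t>q$.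

*Proof.* Let $(w_i)$ be dense in the unit sphere $S_W$. For $a\in c_{00}$ let $\sigma(a)=\sum a_iw_i\in W$. Let $N$ be the space of scalar sequences $a$ with
$$\|a\|=\sup\Big(\sum_j\|\sigma(I_ja)\|_W^{\,q}\Big)^{1/q}<\infty,$$
the supremum over finite families of successive finite intervals $I_1<I_2<\cdots$, where $I_ja$ is the restriction of $a$ to $I_j$.

Example: for $i<j$, the families $\{i\},\{j\}$ and a single interval containing both give $\|e_i-e_j\|=\max(2^{1/q},\|w_i-w_j\|)$. So $e_i$ and $e_j$ stay apart even if $w_i$ and $w_j$ are close. The Claim in Step 3 says that in the weak topology they do not.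

**Step 1: $N$ has a basis with a lower $q$-estimate.** This gives separability and $Q_t(N)=0$. Intervals $\{i\}$ give $|a_i|\le\|a\|$, and the norm is lower semicontinuous under coordinatewise convergence, so $N$ is complete, as in Section 6. Restrictions to finite or infinite intervals are contractive.

Let $u_1,u_2,\dots$ be successive and finitely supported. Intersecting the intervals of a family for $u_k$ with the hull of $\operatorname{supp}u_k$ changes nothing, and the families for different $k$ then combine to one family. So $\|\sum u_k\|^q\ge\sum\|u_k\|^q$.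

Let $a\in N$. Then $\|a-P_na\|$ is nonincreasing in $n$ and tends to $0$; otherwise one could put together arbitrarily many successive families of intervals, each contributing at least $\delta^q$ for some fixed $\delta>0$. So the unit vectors $(e_i)$ form a normalized monotone basis of $N$, and $N$ is separable. By Lemma 4 with $p=q$, $Q_t(N)=0$ for $t>q$. Note also that, directly from the definition, a scalar sequence $a$ with $\sup_n\|P_na\|<\infty$ belongs to $N$.

**Step 2: a predual of $N$.** Let $Y=\overline{\operatorname{span}}\{e_i^*\}\subset N^*$, where $e_i^*$ are the coordinate functionals. We show $Y^*\cong N$; precisely, $j:N\to Y^*$, $j(a)(y)=y(a)$, is an onto isometry. Clearly $\|j(a)\|\le\|a\|$. For $\psi\in N^*$ with $\|\psi\|\le1$, the functional $\psi\circ P_n=\sum_{i\le n}\psi(e_i)e_i^*$ is in $Y$, has norm $\le1$, and $\psi(P_na)\to\psi(a)$; so $\|j(a)\|\ge\|a\|$. If $g\in Y^*$, put $a_i=g(e_i^*)$. Then $\psi(P_na)=g(\psi\circ P_n)$ for $\psi\in N^*$, so $\|P_na\|\le\|g\|$ for all $n$. Hence $a\in N$, and $j(a)=g$ because both agree on all $e_i^*$.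

Next, $\|\sigma(a)\|\le\|a\|$ on $c_{00}$, so $\sigma$ extends to $\sigma:N\to W$ with $\|\sigma\|\le1$. Since $\sigma e_i=w_i$, $\|\sigma^*\chi\|\ge\sup_i|\chi(w_i)|=\|\chi\|$ for $\chi\in W^*$, so $\sigma^*:W^*\to N^*$ is an isometric embedding. The aim is now $N^*=Y\oplus\sigma^*W^*$.

**Step 3: far-out vectors are weakly determined by $\sigma$.** We prove the

**Claim.** If $b_k\in c_{00}$, $\sup_k\|b_k\|\le M$, $\min\operatorname{supp}b_k\to\infty$ (with $\min\emptyset=\infty$) and $\sigma(b_k)\to0$, then $b_k\to0$ weakly.

Otherwise, after passing to a subsequence and multiplying by unimodular scalars, there are $\varphi\in N^*$ and $\delta>0$ with $\varphi(b_k)\ge\delta$, the $b_k$ are nonzero and successive, and $\|\sigma(b_k)\|\le2^{-k}$. Let $b=\sum_{k\le n}b_k$ and let $H_k$ be the interval hull of $\operatorname{supp}b_k$. Given successive intervals $I_j$, let $K_j=\{k\le n:H_k\subset I_j\}$. Any other $H_k$ meeting $I_j$ contains an endpoint of $I_j$, so there are at most two of these. From $(a+b+c)^q\le3^{q-1}(a^q+b^q+c^q)$ for nonnegative numbers,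
$$\|\sigma(I_jb)\|^q\le3^{q-1}\Big[\Big(\sum_{k\in K_j}2^{-k}\Big)^q+\sum_{k\notin K_j}\|\sigma(I_jb_k)\|^q\Big].$$
The sets $K_j$ are disjoint, so $\sum_j(\sum_{k\in K_j}2^{-k})^q\le(\sum_k2^{-k})^q\le1$. Also $\sum_j\sum_k\|\sigma(I_jb_k)\|^q\le\sum_k\|b_k\|^q\le nM^q$. So $\|b\|^q\le3^{q-1}(1+nM^q)$, whereas $\varphi(b)\ge n\delta$. This is a contradiction for large $n$, as $q>1$.

**Step 4: a projection of $N^*$ onto $\sigma^*W^*$.** Given $\varphi\in N^*$ we read off a functional on $W$ from the behavior of $\varphi$ far out. For $w\in W$ call a bounded sequence $(b_k)\subset c_{00}$ *admissible for $w$* if $\min\operatorname{supp}b_k\to\infty$ and $\sigma(b_k)\to w$. Such sequences exist. For $w=0$ take $b_k=0$. For $w\ne0$ take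
$$b_k=\|w\|e_{i_k},\qquad i_k\to\infty,\quad w_{i_k}\to w/\|w\| , \tag{13}$$
which is possible because $S_W$ has no isolated points, so every neighborhood of $w/\|w\|$ contains infinitely many of the $w_i$.

If $(b_k)$ and $(b_k')$ are admissible for $w$, the Claim applied to $b_k-b_k'$ gives $\varphi(b_k)-\varphi(b_k')\to0$. Applying this to two subsequences of one admissible sequence shows that the bounded sequence $\varphi(b_k)$ has only one cluster point, so it converges. Thus $\psi_\varphi(w):=\lim\varphi(b_k)$ exists and does not depend on the choice. Sums and multiples of admissible sequences are admissible for the corresponding vectors, so $\psi_\varphi$ is linear. The choice (13) gives $|\psi_\varphi(w)|\le\|\varphi\|\|w\|$. Moreover $\varphi\mapsto\psi_\varphi$ is linear, and $\psi_{\sigma^*\chi}(w)=\lim\chi(\sigma b_k)=\chi(w)$ for $\chi\in W^*$. Thus $\varphi\mapsto\sigma^*\psi_\varphi$ is a bounded projection of $N^*$ onto $\sigma^*W^*$. Its kernel is $\{\varphi:\psi_\varphi=0\}$.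

**Step 5: the kernel is $Y$.** First, $\psi_{e_i^*}=0$ since $\min\operatorname{supp}b_k\to\infty$; by continuity $Y$ is contained in the kernel.

Conversely let $\psi_\varphi=0$ and suppose $\varphi\notin Y$. Since $\varphi\circ P_n\in Y$, $\|\varphi\circ(I-P_n)\|\ge\operatorname{dist}(\varphi,Y)>0$, so there is $\delta>0$ with $\|\varphi\circ(I-P_n)\|>\delta$ for all $n$. Truncating suitable vectors, we find successive $u_k\in c_{00}$ with $\|u_k\|\le1$ and $|\varphi(u_k)|\ge\delta$. Now correct $u_k$ so that the Claim applies. Let $v_k=\sigma(u_k)$. If $v_k=0$, put $b_k=u_k$. If $v_k\ne0$, then $\psi_\varphi(v_k)=0$, and by (13) for $w=v_k$ there is $j_k>\max\operatorname{supp}u_k$ with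
$$\big\|\,\|v_k\|w_{j_k}-v_k\big\|\le1/k,\qquad\|v_k\|\,|\varphi(e_{j_k})|\le1/k;$$
put $b_k=u_k-\|v_k\|e_{j_k}$. Then $\|b_k\|\le2$, $\min\operatorname{supp}b_k\to\infty$ and $\sigma(b_k)\to0$. By the Claim $\varphi(b_k)\to0$, hence $\varphi(u_k)\to0$, a contradiction.

So $N^*=Y\oplus\sigma^*W^*\cong Y\oplus W^*$, and $N^{**}\cong Y^*\oplus W^{**}\cong N\oplus W^{**}$. $\square$

By itself $N$ errs in the direction opposite to $E$. Take $W=J_s$. Then $N^{**}\cong N\oplus J_s^{**}\cong N\oplus J_s$, and $Q_s(N)=0$ while $Q_s(J_s)\cong\mathbb K$ by Lemma 6. If $N\cong N^{**}\oplus U$, then by (6) $Q_s(N)\neq0$, which is false. So $N^{**}$ is not isomorphic to a complemented subspace of $N$. We combine the two constructions.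

## 8. From pairs to Banach spaces

**Theorem B.** Let $\mathbb F=(F,A)$ and $\mathbb G=(G,D)$ be pairs with $G\ne0$ separable. Let $N$ be given by Proposition 7 for $W=E(\mathbb G)$ and put $X=N\oplus E(\mathbb F)$. Then for all $m,n\ge0$:

1. $X^{(2n)}\cong N\oplus E(\mathbb F\oplus\mathbb G^n)\cong X\oplus E(\mathbb G)^n$; in particular $X$ is isomorphic to a complemented subspace of $X^{(2n)}$;
2. $X^{(2m)}\cong X^{(2n)}$ if and only if $\mathbb F\oplus\mathbb G^m\cong\mathbb F\oplus\mathbb G^n$ as pairs;
3. if $\mathbb F\cong\mathbb F\oplus\mathbb G^n\oplus\mathbb H$ for some pair $\mathbb H$, then $X^{(2n)}$ is isomorphic to a complemented subspace of $X$.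

*Proof.* **Step 1: the even duals.** We prove (1). $W=E(\mathbb G)$ is infinite-dimensional since $G\ne0$, and separable by Section 6, Step 2, so Proposition 7 applies. With (11),
$$N^{**}\cong N\oplus E(\mathbb G)^{**}\cong N\oplus E(\mathbb G),\qquad E(\mathbb F)^{**}\cong E(\mathbb F),\qquad E(\mathbb G)^{**}\cong E(\mathbb G).$$
So each passage to the second dual adds one summand $E(\mathbb G)$: by induction $X^{(2n)}\cong N\oplus E(\mathbb F)\oplus E(\mathbb G)^n=X\oplus E(\mathbb G)^n$, and by (12) this is $N\oplus E(\mathbb F\oplus\mathbb G^n)$.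

**Step 2: absorbing.** We prove (3). By Section 6, Step 6, and (1), $X=N\oplus E(\mathbb F)\cong N\oplus E(\mathbb F\oplus\mathbb G^n)\oplus E(\mathbb H)\cong X^{(2n)}\oplus E(\mathbb H)$.

**Step 3: recovering the pair.** We prove (2). "If" follows from (1) and Section 6, Step 6. For "only if" let $(F_n,A_n)=\mathbb F\oplus\mathbb G^n$ and $X_n=N\oplus E(F_n,A_n)$, so $X^{(2n)}\cong X_n$. As $r,s>q$, $Q_s(N)=Q_r(N)=0$. By (6) and Lemma 6,
$$Q_s(X_n)=0\oplus R(E(F_n,A_n))\cong F_n ,$$
a topological isomorphism, under which $Q_r(X_n)$ corresponds to $A_n$. An isomorphism $U:X_m\to X_n$ gives an isomorphism $R(U)$, which by (5) carries $Q_s(X_m)$ onto $Q_s(X_n)$ and $Q_r(X_m)$ onto $Q_r(X_n)$. This is an isomorphism of pairs $(F_m,A_m)\cong(F_n,A_n)$. $\square$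

## 9. Proof of Theorem A

Apply Theorem B with $\mathbb F=(Z,A)$, the Kalton–Peck pair, and $\mathbb G=(\mathbb K,0)$. Explicitly, $X=N\oplus E(Z,A)$ with $N$ constructed from $W=J_s$. It is separable, since $N$ is, and since $Z$ and hence $E(Z,A)$ is.

**Step 1: mutual complementation.** By Theorem B(1), $X^{(2n)}\cong X\oplus J_s^n$, so $X$ is isomorphic to a complemented subspace of $X^{(2n)}$. Iterating Lemma 1, $\mathbb F\cong\mathbb F\oplus\mathbb G^n\oplus(\mathbb K,\mathbb K)^n$, so by Theorem B(3) $X^{(2n)}$ is isomorphic to a complemented subspace of $X$. By transitivity all even duals are isomorphic to complemented subspaces of one another.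

**Step 2: even duals are pairwise non-isomorphic.** If $m\ne n$, then $\mathbb F\oplus\mathbb G^m\not\cong\mathbb F\oplus\mathbb G^n$ by Lemma 3, so $X^{(2m)}\not\cong X^{(2n)}$ by Theorem B(2).

**Step 3: all duals are pairwise non-isomorphic.** We reduce to even duals. Suppose $X^{(m)}\cong X^{(m+d)}$ with $m\ge0$, $d\ge1$. Taking duals $d$ times, $X^{(m+d)}\cong X^{(m+2d)}$, so $X^{(m)}\cong X^{(m+2d)}$. If $m$ is even, two distinct even duals are isomorphic; if $m$ is odd, take one more dual and reach the same conclusion. This contradicts Step 2. So no two of the spaces $X,X^*,X^{**},X^{***},\dots$ are isomorphic, and Theorem A is proved. With $n=1$, $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another but not isomorphic, and the question of Section 2 has a negative answer. $\blacksquare$
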